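
\newtheorem{theorem}{Theorem}
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{proposition}[theorem]{Proposition}
\theoremstyle{definition}
\newtheorem{remark}[theorem]{Remark}
\newtheorem{example}[theorem]{Example}


\title{Solvable algebraic integers are radical integers}

\begin{abstract}
Let $\mathcal R$ be the smallest subring of $\mathbb C$ that contains $\mathbb Z$ and is closed under taking $n$-th roots for all $n\ge 1$. We prove that $\mathcal R$ contains every algebraic integer that is expressible by radicals over $\mathbb Q$, as Heine claimed. The proof writes such an integer as a sum of two elements that are units modulo a suitable integer $N$. When roots may be extracted only inside a given algebraic extension $F\subset\mathbb C$ of $\mathbb Q$, the same method shows that residue fields with two elements are the only obstruction, and we classify the orders of $F$ that are closed under extraction of roots inside $F$. Finally we determine the ring obtained from $\mathbb Z$ when only $\ell$-th roots with $\ell$ in a given set of primes may be taken.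
\end{abstract}

\section{The question}\label{sec:intro}

Start from $\mathbb Z$ and allow three operations on complex numbers: addition, multiplication, and extraction of roots of any order. Negatives are available, but division is not. The numbers reached in this way form the smallest subring $\mathcal R\subset\mathbb C$ such that
\[
a\in\mathcal R,\quad n\ge1,\quad b\in\mathbb C,\quad b^n=a\qquad\text{imply}\qquad b\in\mathcal R .
\]
Elements of $\mathcal R$ are called \emph{radical integers}. Sums, products and roots of algebraic integers are algebraic integers, so every radical integer is an algebraic integer.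

An algebraic number is \emph{solvable} if the Galois group of its minimal polynomial over $\mathbb Q$ is solvable. By Galois' theorem this holds exactly when the number lies in the top field of a tower
\[
\mathbb Q=K_0\subset K_1\subset\dots\subset K_s\subset\mathbb C,\qquad K_{i+1}=K_i(b_i),\quad b_i^{n_i}\in K_i .
\]
So solvable numbers are those obtained from $\mathbb Q$ by field operations and roots, and every radical integer is solvable. For a solvable algebraic integer one may ask whether the divisions in such an expression can be avoided.

Heine originally defined algebraic integers to be radical integers, and he claimed that every solvable algebraic integer is a radical integer. The question whether this is true is posed in \cite{source}, where it is reported that, according to Franz Lemmermeyer, the problem is still open.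

\begin{theorem}\label{thm:main}
Every solvable algebraic integer is a radical integer. Hence $\mathcal R$ is exactly the ring of solvable algebraic integers.
\end{theorem}

The quadratic formula already shows the difficulty: it divides by $2$. It is known that every quadratic integer is a radical integer. With $x^{1/3}$ denoting the real cube root of a positive number $x$, one has for instance \cite{source}
\begin{equation}\label{eq:known}
\frac{\sqrt{17}+1}{2}=\frac{\sqrt{17}+\sqrt5}2-\frac{\sqrt5-1}2=(7\sqrt5+4\sqrt{17})^{1/3}-(\sqrt5-2)^{1/3},
\end{equation}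
because $(\sqrt{17}+\sqrt5)^3=56\sqrt5+32\sqrt{17}$ and $(\sqrt5-1)^3=8\sqrt5-16$. Section~\ref{sec:example} finds another expression of this number as a radical integer, by a method that works in general.

Section~\ref{sec:main} proves Theorem~\ref{thm:main}. Section~\ref{sec:orders} shows exactly how far the method goes when one is only allowed to extract roots inside a given field $F$ (Theorem~\ref{thm:orders}). Section~\ref{sec:S} asks which roots are needed, and computes the ring obtained from $\mathbb Z$ by $\ell$-th roots with $\ell$ restricted to a set $S$ of primes (Theorem~\ref{thm:S}).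

Throughout, $\overline{\mathbb Z}\subset\mathbb C$ is the ring of algebraic integers, $\zeta_m=e^{2\pi i/m}$, and $\omega=\zeta_3=\frac{-1+\sqrt{-3}}2$. For a field $L\subset\mathbb C$ algebraic over $\mathbb Q$ its ring of integers is $O_L=L\cap\overline{\mathbb Z}$. A \emph{number field} is a finite extension of $\mathbb Q$ in $\mathbb C$. Prime ideals are nonzero throughout.

\section{The idea, on an example}\label{sec:example}

Let $\alpha=\frac{1+\sqrt{17}}2$, so that $\alpha^2=\alpha+4$. We know that $2\alpha=1+\sqrt{17}\in\mathcal R$, hence $2\,\mathbb Z[\alpha]\subset\mathcal R$, and we want to remove the factor $2$. Roots help as follows: \emph{if some power of $u\in\mathbb Z[\alpha]$ is congruent to $1$ modulo $2$, then $u\in\mathcal R$}. Indeed, if $u^M\in1+2\,\mathbb Z[\alpha]$ with $M\ge1$, then $u^M\in\mathcal R$, and $u$ is an $M$-th root of this number.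

Inside $\mathbb Z[\alpha]$ this gives nothing. Modulo $2$ the polynomial $T^2-T-4$ is $T(T-1)$, so
\[
\mathbb Z[\alpha]/2\,\mathbb Z[\alpha]\;\cong\;\mathbb F_2\times\mathbb F_2,\qquad \alpha\mapsto(0,1),
\]
and the only unit of this ring is $1$. The subring $\mathbb Z[\sqrt{17}]=\mathbb Z+2\,\mathbb Z[\alpha]$ consists of the elements with two equal residues. Since $y^n=y$ for all $y\in\mathbb F_2$ and $n\ge1$, an $x\in\mathbb Z[\alpha]$ with $x^n\in\mathbb Z[\sqrt{17}]$ is already in $\mathbb Z[\sqrt{17}]$. As $\mathbb Z[\alpha]$ is the ring of integers of $\mathbb Q(\sqrt{17})$, it contains every $x\in\mathbb Q(\sqrt{17})$ with $x^n\in\mathbb Z[\sqrt{17}]$. So roots taken inside $\mathbb Q(\sqrt{17})$ never lead from $\mathbb Z[\sqrt{17}]$ to $\alpha$. This might suggest a negative answer to the question.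

But we may leave the field. In $\mathbb F_4$ every nonzero element has cube $1$, so elements with different nonzero residues in $\mathbb F_4$ can have cubes with the same residue. Adjoin $\omega\in\mathcal R$, a root of $T^2+T+1$, which is irreducible over $\mathbb F_2$. We still have $2\,\mathbb Z[\alpha,\omega]\subset\mathcal R$, and now $\mathbb Z[\alpha,\omega]/2\,\mathbb Z[\alpha,\omega]\cong\mathbb F_4\times\mathbb F_4$. In this ring
\[
\alpha-\omega\;\mapsto\;(-\bar\omega,\,1-\bar\omega)=(\bar\omega,\bar\omega^2),
\]
whose cube is $1$. Hence $(\alpha-\omega)^3\in1+2\,\mathbb Z[\alpha,\omega]\subset\mathcal R$, so $\alpha-\omega\in\mathcal R$ and $\alpha\in\mathcal R$. Explicitly, $\alpha^3=5\alpha+4$ and $\omega^2=-1-\omega$ give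
\[
(\alpha-\omega)^3=5\alpha+4-3\omega(\alpha+4)+3\omega^2\alpha-1
=3-12\omega+(2-6\omega)\alpha
=4-15\omega+(1-3\omega)\sqrt{17},
\]
and therefore
\[
\frac{1+\sqrt{17}}2=\omega+\sqrt[3]{\,4-15\omega+(1-3\omega)\sqrt{17}\,}
\]
for a suitable choice of the cube root.

What made this work? Both $\omega$ and $\alpha-\omega$ are units modulo $2$, so $\alpha$ is a sum of two units modulo $2$. In a finite product of finite fields, none of which is $\mathbb F_2$, every element is a sum of two units, and adjoining $\omega$ removes the residue fields $\mathbb F_2$.

\section{Proof of Theorem~\ref{thm:main}}\label{sec:main}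

The first lemma clears denominators. It says that a radical expression with divisions becomes one without divisions after multiplication by a positive integer.

\begin{lemma}\label{lem:den}
Let $A$ be a subring of $\overline{\mathbb Z}$, and put $\mathbb QA=\{a/N:a\in A,\ N\in\mathbb Z_{\ge1}\}$.
\begin{enumerate}
\item $\mathbb QA$ is a field, namely the fraction field of $A$.
\item Let $n\ge1$. If $A$ contains all $b\in\mathbb C$ with $b^n\in A$, then $\mathbb QA$ contains all $b\in\mathbb C$ with $b^n\in\mathbb QA$.
\item If $L\subset\mathbb QA$ is a number field, there is $N\ge1$ with $NO_L\subset A$.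
\end{enumerate}
\end{lemma}

\begin{proof}
(1) $\mathbb QA$ is a ring that contains $A$ and is contained in the fraction field of $A$. Let $0\ne a\in A$. The minimal polynomial of $a$ gives $a^k+c_{k-1}a^{k-1}+\dots+c_0=0$ with $c_i\in\mathbb Z$ and $c_0\ne0$, so $1/a=-(a^{k-1}+c_{k-1}a^{k-2}+\dots+c_1)/c_0\in\mathbb QA$. The inverse of $a/N$ is $N\cdot(1/a)$.

(2) If $b^n=a/N$, then $(Nb)^n=N^{n-1}a\in A$. So $Nb\in A$ and $b\in\mathbb QA$.

(3) $O_L$ is generated as a $\mathbb Z$-module by finitely many elements $a_i/N_i$ with $a_i\in A$. Take $N=\prod N_i$.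
\end{proof}

Let $L$ be a number field. For $N\ge1$ call $u\in O_L$ a \emph{unit modulo $N$} if its image in the finite ring $O_L/NO_L$ is a unit. Equivalently, $u$ lies in no prime $\mathfrak p$ of $O_L$ containing $N$. If a ring contains $NO_L$ and is closed under roots, the next lemma shows that it contains all units modulo $N$. The lemma after it writes elements as sums of two such units.

\begin{lemma}\label{lem:power}
Let $L$ be a number field, $A\subset\mathbb C$ a subring and $N\ge1$ with $NO_L\subset A$. If $u\in O_L$ is a unit modulo $N$, then $u^M\in A$ for some $M\ge1$.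
\end{lemma}

\begin{proof}
Let $M$ be the order of the finite group $(O_L/NO_L)^\times$. Then $u^M\in1+NO_L\subset A$.
\end{proof}

\begin{lemma}\label{lem:two}
Let $L$ be a number field, $N\ge1$, and let $x\in O_L$ lie in every prime $\mathfrak p\ni N$ of $O_L$ with $O_L/\mathfrak p\cong\mathbb F_2$. Then there is $u\in O_L$ such that $u$ and $x-u$ are units modulo $N$.
\end{lemma}

\begin{proof}
For each of the finitely many primes $\mathfrak p\ni N$ choose a class $u_{\mathfrak p}\in O_L/\mathfrak p$ different from $0$ and from the class of $x$. If $|O_L/\mathfrak p|\ge3$ this is possible. If $O_L/\mathfrak p\cong\mathbb F_2$, the class of $x$ is $0$ and $u_{\mathfrak p}=1$ works. By the Chinese remainder theorem there is $u\in O_L$ with class $u_{\mathfrak p}$ at each $\mathfrak p\ni N$. Neither $u$ nor $x-u$ lies in any such $\mathfrak p$.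
\end{proof}

The hypothesis at residue fields $\mathbb F_2$ cannot be dropped, since the sum of two units of $\mathbb F_2$ is $0$.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Lemma~\ref{lem:den}(1),(2) the set $\mathbb Q\mathcal R$ is a field closed under all $n$-th roots in $\mathbb C$. Going up a tower of radical extensions one step at a time, we see that $\mathbb Q\mathcal R$ contains every solvable number.

Let $\alpha$ be a solvable algebraic integer and $L=\mathbb Q(\alpha,\omega)$. Then $L\subset\mathbb Q\mathcal R$, and Lemma~\ref{lem:den}(3) gives $N\ge1$ with $NO_L\subset\mathcal R$. No residue field of $O_L$ is $\mathbb F_2$: a residue field of characteristic $2$ contains the image of $\omega$, which is a root of $T^2+T+1$, and this polynomial has no root in $\mathbb F_2$. So the hypothesis of Lemma~\ref{lem:two} is empty for $x=\alpha$, and the lemma gives $u\in O_L$ with $u$ and $\alpha-u$ units modulo $N$. By Lemma~\ref{lem:power} powers of $u$ and of $\alpha-u$ lie in $\mathcal R$. Since $\mathcal R$ is closed under roots, $u,\alpha-u\in\mathcal R$, and $\alpha=u+(\alpha-u)\in\mathcal R$.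

Conversely, radical integers are solvable algebraic integers, as recalled in Section~\ref{sec:intro}.
\end{proof}

\begin{remark}[A root of unity plus one root]\label{rem:one}
As in Section~\ref{sec:example}, one can take $u$ to be a root of unity, and then no rings of integers are needed. Let $\alpha$ be a solvable algebraic integer of degree $d$. Since $\mathbb Q\mathcal R$ contains all solvable numbers, there is $N\ge1$ with $N\alpha^i\in\mathcal R$ for $0\le i<d$, so that $N\,\mathbb Z[\alpha]\subset\mathcal R$. Choose a prime $\ell$ that divides neither $N$ nor any $p^j-1$ with $p\mid N$ prime and $1\le j\le d$. Put $\zeta=\zeta_\ell$ and $D=\mathbb Z[\alpha,\zeta]$. Then $ND=\sum_j\zeta^jN\,\mathbb Z[\alpha]\subset\mathcal R$.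

We claim that $\alpha-\zeta$ is a unit in the finite ring $D/ND$. Otherwise it lies in a maximal ideal $\mathfrak m\ni N$ of $D$, and $D/\mathfrak m$ is a finite field of characteristic $p$ for some prime $p\mid N$, in which $\bar\alpha=\bar\zeta$. Since $p\ne\ell$, we have $\prod_{i=1}^{\ell-1}(1-\bar\zeta^i)=\bar\ell\ne0$. So $\bar\zeta\ne1$, and $\bar\zeta$ has multiplicative order $\ell$. On the other hand $\bar\alpha$ is a root of a monic polynomial of degree $d$ over $\mathbb F_p$, so $\mathbb F_p(\bar\alpha)$ has $p^j$ elements for some $j\le d$. As $\bar\zeta=\bar\alpha$ is a nonzero element of this field, $\ell\mid p^j-1$, a contradiction. With $M=|(D/ND)^\times|$ we get $(\alpha-\zeta)^M\in1+ND\subset\mathcal R$, so $\alpha$ is the sum of $\zeta$ and an $M$-th root of an element of $1+ND$.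
\end{remark}

\section{Orders closed under roots inside a field}\label{sec:orders}

We now forbid leaving the field. Let $F\subset\mathbb C$ be an algebraic extension of $\mathbb Q$, finite or infinite. An \emph{order} of $F$ is a subring $A\subset O_F$ with $\mathbb QA=F$. It is \emph{root-closed} if $x\in F$, $n\ge1$ and $x^n\in A$ imply $x\in A$. Section~\ref{sec:example} showed that $\mathbb Z[\sqrt{17}]$ is a root-closed order of $\mathbb Q(\sqrt{17})$ different from the ring of integers, and that residue fields $\mathbb F_2$ are responsible. We show that they are the only possible cause.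

Let $X$ be the set of maximal ideals $P$ of $O_F$ with $O_F/P\cong\mathbb F_2$. For $x\in O_F$ put
\[
Z(x)=\{P\in X:x\in P\},\qquad \mathcal C=\{Z(x):x\in O_F\}.
\]
Since $O_F/P$ has only the elements $0$ and $1$ for $P\in X$, the set $Z(x)$ determines the residues of $x$ at all points of $X$, and
\begin{equation}\label{eq:Z}
\begin{gathered}
Z(xy)=Z(x)\cup Z(y),\qquad Z(1-x)=X\setminus Z(x),\qquad Z(-x)=Z(x),\\
Z(x+y)=X\setminus\bigl(Z(x)\,\triangle\,Z(y)\bigr),
\end{gathered}
\end{equation}
where $\triangle$ is the symmetric difference. Also $Z(1)=\emptyset$ and $Z(0)=X$. So $\mathcal C$ is a Boolean algebra of subsets of $X$, that is, it contains $\emptyset$ and is closed under unions and under complements in $X$. A Boolean subalgebra of $\mathcal C$ is a subset with the same properties; in particular it contains $\emptyset$ and $X$. The number of partitions of a set with $t$ elements is denoted by $\mathrm{Bell}(t)$.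

\begin{theorem}\label{thm:orders}
The map $A\mapsto\mathfrak B_A=\{Z(x):x\in A\}$ is a bijection from the root-closed orders of $F$ to the Boolean subalgebras of $\mathcal C$. Its inverse is $\mathfrak B\mapsto A_{\mathfrak B}=\{x\in O_F:Z(x)\in\mathfrak B\}$. Consequently:
\begin{enumerate}
\item $O_F$ is the only root-closed order of $F$ if and only if at most one prime of $O_F$ has residue field $\mathbb F_2$. This holds, for example, whenever $\omega\in F$.
\item Any subring of $\overline{\mathbb Z}$ that is closed under all $n$-th roots in $\mathbb C$ is the ring of all algebraic integers of its fraction field.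
\item A number field with exactly $t$ primes of residue field $\mathbb F_2$ has exactly $\mathrm{Bell}(t)$ root-closed orders. For example, $\mathbb Q(\sqrt{17})$ has exactly two, $\mathbb Z[\sqrt{17}]$ and $\mathbb Z\bigl[\frac{1+\sqrt{17}}2\bigr]$.
\end{enumerate}
\end{theorem}

Theorem~\ref{thm:main} is the case of $\mathcal R$ in (2), since $\mathbb Q\mathcal R$ is the field of solvable numbers. The main point in the proof is that every root-closed order contains the ideal $\{x\in O_F:Z(x)=X\}$. For this we want to apply Lemma~\ref{lem:two}, which concerns a number field $L\subset F$. A residue field of $O_L$ may be $\mathbb F_2$ although the residue fields above it in $O_F$ are larger, so $L$ must be chosen well. A compactness argument provides it.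

\begin{lemma}\label{lem:compact}
Let $x\in O_F$ with $Z(x)=X$. Then there is a number field $L\subset F$ with $x\in L$ such that $x$ lies in every prime of $O_L$ with residue field $\mathbb F_2$.
\end{lemma}

\begin{proof}
The field $F$ is countable, so there are number fields $L_1\subset L_2\subset\cdots$ with $x\in L_1$ and union $F$. Let $Y_n$ be the set of primes $\mathfrak p$ of $O_{L_n}$ with $O_{L_n}/\mathfrak p\cong\mathbb F_2$ and $x\notin\mathfrak p$. It is finite, because its elements contain $2$. If $\mathfrak p\in Y_{n+1}$, the residue field of $\mathfrak p\cap O_{L_n}$ is contained in $\mathbb F_2$, so $\mathfrak p\cap O_{L_n}\in Y_n$.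

Suppose that all $Y_n$ are nonempty. Together with a root placed below $Y_1$, they are the levels of an infinite tree with finite levels, and by K\"onig's lemma there is a sequence $\mathfrak p_n\in Y_n$ with $\mathfrak p_{n+1}\cap O_{L_n}=\mathfrak p_n$ for all $n$. Then $P=\bigcup\mathfrak p_n$ is an ideal of $O_F=\bigcup O_{L_n}$ with $P\cap O_{L_n}=\mathfrak p_n$ for all $n$, so $O_F/P=\bigcup O_{L_n}/\mathfrak p_n=\mathbb F_2$ and $P\in X$. But $P\cap O_{L_1}=\mathfrak p_1\not\ni x$, which contradicts $Z(x)=X$. Hence some $Y_n$ is empty, and $L=L_n$ has the required property.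
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:orders}]
\emph{$A_{\mathfrak B}$ is a root-closed order, and $\mathfrak B_{A_{\mathfrak B}}=\mathfrak B$.} By \eqref{eq:Z} and $Z(1)=\emptyset$ it is a subring of $O_F$. It contains $2O_F$, because $Z(2y)=X$ for all $y\in O_F$, and so $\mathbb QA_{\mathfrak B}=\mathbb QO_F=F$. If $x\in F$ and $x^n\in A_{\mathfrak B}$ with $n\ge1$, then $x$ is integral over $\mathbb Z$, so $x\in O_F$, and $Z(x)=Z(x^n)\in\mathfrak B$. The equality $\mathfrak B_{A_{\mathfrak B}}=\mathfrak B$ holds because every element of $\mathfrak B\subset\mathcal C$ has the form $Z(x)$.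

\emph{$\mathfrak B_A$ is a Boolean subalgebra.} It contains $Z(1)=\emptyset$, and by the first two formulas in \eqref{eq:Z} it is closed under unions and complements.

\emph{$A=A_{\mathfrak B_A}$ for every root-closed order $A$.} The inclusion $A\subset A_{\mathfrak B_A}$ holds by definition. For the other one let $x\in O_F$ with $Z(x)=Z(y)$ for some $y\in A$. Then $Z(x-y)=X$ by \eqref{eq:Z}, and it suffices to show $x-y\in A$. So assume from now on that $Z(x)=X$, and let us prove $x\in A$. Take $L$ as in Lemma~\ref{lem:compact}. Since $L\subset F=\mathbb QA$, Lemma~\ref{lem:den}(3) gives $N\ge1$ with $NO_L\subset A$. By Lemma~\ref{lem:two} there is $u\in O_L$ such that $u$ and $x-u$ are units modulo $N$. By Lemma~\ref{lem:power} powers of both lie in $A$. As $A$ is root-closed and $u,x-u\in F$, both lie in $A$, and so does $x$.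

This proves the bijection. We turn to the consequences.

(1) Note that $A_{\mathcal C}=O_F$. If $|X|\le1$, then $\mathcal C=\{\emptyset,X\}$ has only one Boolean subalgebra. If $P\ne P'$ are in $X$, choose $x\in P\setminus P'$. Then $Z(x)\notin\{\emptyset,X\}$, so $\{\emptyset,X\}\ne\mathcal C$ gives a second root-closed order. If $\omega\in F$, then $X=\emptyset$, by the argument about $T^2+T+1$ in the proof of Theorem~\ref{thm:main}.

(2) Let $A$ be such a ring. By Lemma~\ref{lem:den}(1) its fraction field is $F=\mathbb QA$, so $A$ is a root-closed order of $F$. It contains $\omega$, a cube root of $1$, and $A=O_F$ by (1).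

(3) By the Chinese remainder theorem $\mathcal C$ is the set of all subsets of $X$. A Boolean subalgebra of the power set of a finite set is determined by its minimal nonempty members. These form a partition, and every partition occurs. For $F=\mathbb Q(\sqrt{17})$ we have $O_F=\mathbb Z\bigl[\frac{1+\sqrt{17}}2\bigr]$ and $O_F/2O_F\cong\mathbb F_2\times\mathbb F_2$ by Section~\ref{sec:example}, so $t=2$ and $\mathrm{Bell}(2)=2$. The ring $A_{\{\emptyset,X\}}$ consists of the elements with equal residues at the two primes, and this is $\mathbb Z+2O_F=\mathbb Z[\sqrt{17}]$.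
\end{proof}

\section{Which roots are needed?}\label{sec:S}

Let $S$ be a nonempty set of primes. Let $F_S$ (respectively $R_S$) be the smallest subfield (respectively subring) of $\mathbb C$ closed under taking $\ell$-th roots for all $\ell\in S$, and let $O_S$ be the ring of integers of $F_S$. The ring $O_S$ is closed under $\ell$-th roots for $\ell\in S$, so $R_S\subset O_S$. By Lemma~\ref{lem:den}, $\mathbb QR_S$ is a field closed under these roots, so $F_S=\mathbb QR_S$. How large is $R_S$ in $O_S$?

\subsection*{The case of square roots}

Let $S=\{2\}$. Then $F_S$ is the field of constructible numbers. We claim that for every $x\in R_{\{2\}}$ there is $c\in\mathbb Z$ such that $x-c$ lies in all primes of $O_S$ containing $2$. The $x\in O_S$ with this property form a ring, and it is closed under square roots: if $x^2\equiv c$ modulo every $P\ni2$, then $(x-c)^2\equiv x^2-c^2\equiv c-c^2\equiv0$, so $x\equiv c$ modulo every $P\ni 2$. The point is that squaring is injective in characteristic $2$, so square roots create no new residues. As a consequence, $\frac{1+\sqrt5}2\notin R_{\{2\}}$: it is a root of $T^2-T-1$,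 which has no root in $\mathbb F_2$.

For general $S$ and a prime $P$ containing $p$, extracting $p$-th roots creates no new residues at $P$ for the same reason. Extracting $\ell$-th roots with $\ell\ne p$ can create new residues, but they all lie in the field generated by the old residues and the roots of unity of $\ell$-power order. This leads to the following definition.

\subsection*{The theorem}

For a maximal ideal $P$ of $O_S$ containing the prime $p$, let $k(P)=O_S/P$, which is algebraic over $\mathbb F_p$. Let $\kappa(P)\subset k(P)$ be the subfield generated over $\mathbb F_p$ by the images of all $\ell^j$-th roots of unity with $\ell\in S\setminus\{p\}$ and $j\ge1$. These roots of unity lie in $R_S$, as iterated $\ell$-th roots of $1$. For primes $\ell\ne p$ let $\mathrm{ord}_\ell(p)$ be the order of $p$ modulo $\ell$, and let $v_p$ be the $p$-adic valuation. The radical of an ideal $I$ is written $\sqrt I$.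

\begin{theorem}\label{thm:S}
\begin{enumerate}
\item If $S=\{p\}$, then $R_S=\mathbb Z+\sqrt{pO_S}$.
\item If $|S|\ge2$, then $R_S=\{x\in O_S:\ x\bmod P\in\kappa(P)\text{ for all }p\in S\text{ and all }P\ni p\}$.
\item $R_S=O_S$ if and only if for every $p\in S$ the set $\{v_p(\mathrm{ord}_\ell(p)):\ell\in S\setminus\{p\}\}$ is unbounded, where the empty set counts as bounded. In particular $R_S\ne O_S$ for every finite $S$.
\end{enumerate}
\end{theorem}

For example, $R_{\{2\}}=\mathbb Z+\sqrt{2O}$, where $O$ is the ring of constructible algebraic integers.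

\begin{remark}
The hypothesis $|S|\ge2$ in (2) cannot be dropped. Let $S=\{2\}$ and $\alpha=\frac{1+\sqrt{17}}2$. Here $\kappa(P)=\mathbb F_2$ for $P\ni2$, and $\alpha\bmod P$ is a root of $T(T-1)$, so $\alpha$ satisfies the condition in (2). But by Section~\ref{sec:example} the ring $\mathbb Z[\alpha]$ has two primes above $2$, with $\alpha$ in exactly one of them. So $\alpha$ has residue $0$ at some primes of $O_S$ above $2$ and residue $1$ at others, and it is not in $\mathbb Z+\sqrt{2O_S}$. With only $p$-th roots, the residues at the various $P\ni p$ are tied together. A second prime $\ell$ unties them (Lemma~\ref{lem:idem}). In \eqref{eq:known} cube roots play this role.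
\end{remark}

We use the following facts without further mention. The ring $O_S$ is integral over $\mathbb Z$, so its primes containing $p$ are maximal, and $\sqrt{pO_S}$ is their intersection. For a number field $L\subset F_S$, every prime of $O_L$ has the form $P\cap O_L$ (lying over). If $\zeta_m\in O_S$, $p\nmid m$ and $P\ni p$, then the image $\bar\zeta_m$ of $\zeta_m$ in $k(P)$ has exact order $m$, because $\prod_{i=1}^{m-1}(1-\zeta_m^i)=m\notin P$. Finally, an algebraic extension $k$ of $\mathbb F_p$ contains at most one field $\mathbb F_{p^a}$ with $p^a$ elements, and if it contains $\mathbb F_{p^a}$ and $\mathbb F_{p^b}$, it contains their compositum $\mathbb F_{p^{\mathrm{lcm}(a,b)}}$.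

\subsection*{Residue fields}

The proof needs a comparison of $\kappa(P)$ with $k(P)$. Call an algebraic extension $k$ of $\mathbb F_p$ \emph{$\ell$-full}, for a prime $\ell$ (possibly $\ell=p$), if $\mathbb F_{p^{\ell^n}}\subset k$ for all $n\ge1$. If $k$ is $\ell$-full and contains $\mathbb F_{p^a}$, then it contains $\mathbb F_{p^{a\ell}}$: write $a=\ell^sb$ with $\ell\nmid b$ and take the compositum of $\mathbb F_{p^b}$ and $\mathbb F_{p^{\ell^{s+1}}}$.

\begin{proposition}\label{prop:res}
Let $P$ be a maximal ideal of $O_S$ containing the prime $p$.
\begin{enumerate}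
\item $\kappa(P)$ is the union of the fields $\mathbb F_p(\bar\zeta_m)$, where $m\ge1$ runs over the integers all of whose prime factors are in $S\setminus\{p\}$. This is a directed union. The field $\mathbb F_{p^a}$ is contained in $\mathbb F_p(\bar\zeta_m)$ if and only if $a$ divides the order $\mathrm{ord}_m(p)$ of $p$ modulo $m$, and it is contained in $\kappa(P)$ if and only if this holds for some such $m$. In particular, these conditions do not depend on the choice of $P\ni p$.
\item $\kappa(P)$ is $\ell$-full for every $\ell\in S\setminus\{p\}$.
\item $\kappa(P)$ is $p$-full if and only if $\{v_p(\mathrm{ord}_\ell(p)):\ell\in S\setminus\{p\}\}$ is unbounded.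
\item If $p\in S$, then $k(P)$ is $p$-full.
\item $k(P)=\kappa(P)$ if and only if $p\notin S$ or the set in \textup{(3)} is unbounded.
\end{enumerate}
\end{proposition}

\begin{proof}
(1) The first two assertions hold by definition, since $\mathbb F_p(\bar\zeta_m)$ and $\mathbb F_p(\bar\zeta_{m'})$ lie in $\mathbb F_p(\bar\zeta_{mm'})$. As $\bar\zeta_m$ has exact order $m$, the field $\mathbb F_p(\bar\zeta_m)$ has $p^{\mathrm{ord}_m(p)}$ elements, which gives the third assertion. A finite field contained in a directed union of fields is contained in one of them, since it is generated by one element over $\mathbb F_p$.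

(2), (3) Let $\ell\in S\setminus\{p\}$. If $z\equiv1$ modulo $\ell^i$, $i\ge1$, then $z^\ell\equiv1$ modulo $\ell^{i+1}$. Hence
\[
\mathrm{ord}_\ell(p)\ \big|\ \mathrm{ord}_{\ell^j}(p)\ \big|\ \mathrm{ord}_\ell(p)\,\ell^{\,j-1}\qquad(j\ge1).
\]
As $p^a\equiv1$ modulo $\ell^j$ with $a\ge1$ forces $p^a>\ell^j$, we have $\mathrm{ord}_{\ell^j}(p)\to\infty$ for $j\to\infty$. The part of $\mathrm{ord}_{\ell^j}(p)$ prime to $\ell$ is bounded by $\mathrm{ord}_\ell(p)$, so $v_\ell(\mathrm{ord}_{\ell^j}(p))\to\infty$, where $v_\ell$ is the $\ell$-adic valuation. With (1) this proves (2). The displayed divisibilities also give $v_p(\mathrm{ord}_{\ell^j}(p))=v_p(\mathrm{ord}_\ell(p))$. Since $\mathrm{ord}_m(p)$ is the least common multiple of the $\mathrm{ord}_{\ell^j}(p)$ over the prime powers $\ell^j$ exactly dividing $m$, we conclude from (1) that, for $n\ge1$, $\mathbb F_{p^{p^n}}\subset\kappa(P)$ if and only if $v_p(\mathrm{ord}_\ell(p))\ge n$ for some $\ell\in S\setminus\{p\}$. This is (3).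

(4) The extension of degree $p$ of a finite field of characteristic $p$ is generated by a root of an equation $y^p-y=c$. We obtain such equations by reducing those for $p$-th roots. Let $\lambda=\zeta_p-1$. From $\zeta_p^p=1$ we get $\lambda^p\in pO_S\subset P$, so $\lambda\in P$. Moreover
\[
p=\prod_{i=1}^{p-1}(1-\zeta_p^i)=(-\lambda)^{p-1}\prod_{i=1}^{p-1}(1+\zeta_p+\dots+\zeta_p^{i-1}).
\]
In particular $\lambda$ divides $p$ in $\mathbb Z[\zeta_p]$, so the last product is congruent to $(p-1)!\equiv-1$ modulo $\lambda\,\mathbb Z[\zeta_p]$. Hence $p/\lambda^{p-1}\in\mathbb Z[\zeta_p]$ and $p/\lambda^{p-1}\equiv-1$ modulo $\lambda$. This includes $p=2$, where $\lambda=-2$ and $p/\lambda=-1$.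

Let $c\in O_S$. Since $p\in S$, there is $b\in F_S$ with $b^p=1+\lambda^pc$. Put $y=(b-1)/\lambda\in F_S$. Expanding $(1+\lambda y)^p=1+\lambda^pc$ and dividing by $\lambda^p$ we get
\[
y^p+\sum_{i=2}^{p-1}\binom{p}{i}\lambda^{i-p}\,y^i+\frac p{\lambda^{p-1}}\,y-c=0 .
\]
For $2\le i\le p-1$ the coefficient $\binom{p}{i}\lambda^{i-p}=\frac1p\binom{p}{i}\cdot\frac p{\lambda^{p-1}}\cdot\lambda^{i-1}$ lies in $\lambda\,\mathbb Z[\zeta_p]$. So $y$ is integral over $O_S$, hence $y\in O_S$, and its residue satisfies $\bar y^p-\bar y=\bar c$ in $k(P)$. As $c$ was arbitrary, the map $z\mapsto z^p-z$ from $k(P)$ to itself is surjective.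

Let $\mathbb F_Q\subset k(P)$ be a finite subfield. The additive map $z\mapsto z^p-z$ on $\mathbb F_Q$ has kernel $\mathbb F_p$, so some $\bar c\in\mathbb F_Q$ is not in its image on $\mathbb F_Q$. Take $\bar y\in k(P)$ with $\bar y^p-\bar y=\bar c$. Then $\bar y\notin\mathbb F_Q$, and a generator $\sigma$ of the Galois group of $\mathbb F_Q(\bar y)/\mathbb F_Q$ maps $\bar y$ to another root $\bar y+i$ with $0\ne i\in\mathbb F_p$. Thus $\sigma$ has order $p$, and $\mathbb F_Q(\bar y)=\mathbb F_{Q^p}$. Starting from $\mathbb F_p$ we obtain $\mathbb F_{p^{p^n}}\subset k(P)$ for all $n$.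

(5) Suppose first that $p\in S$ and that the set in (3) is bounded. Then $k(P)$ is $p$-full by (4) but $\kappa(P)$ is not, so $k(P)\ne\kappa(P)$.

Now suppose that $p\notin S$ or that the set is unbounded. By (2) and (3), $\kappa(P)$ is $\ell$-full for every $\ell\in S$. Let $x\in O_S$. The union of the top fields of all towers
\[
\mathbb Q=L_0'\subset\dots\subset L_s',\qquad L'_{i+1}=L'_i(b_i),\quad b_i^{\ell_i}\in L'_i,\quad \ell_i\in S,
\]
is a field (two towers can be put on top of each other), and it is closed under $\ell$-th roots for $\ell\in S$. So this union is $F_S$, and $x$ lies in the top of such a tower. Let $n$ be the product of the distinct primes among the $\ell_i$, and put $L_i=L_i'(\zeta_n)\subset F_S$. Then $L_0=\mathbb Q(\zeta_n)$ and $L_{i+1}=L_i(b_i)$. We show by induction that the residue field of $L_i$ at $P\cap O_{L_i}$, a subfield of $k(P)$, lies in $\kappa(P)$. Then $x\bmod P\in\kappa(P)$ follows.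

For $i=0$ recall that the ring of integers of $\mathbb Q(\zeta_n)$ is $\mathbb Z[\zeta_n]$. So the residue field is generated by the images of $\zeta_\ell$ with $\ell\mid n$ prime. For $\ell\ne p$ these lie in $\kappa(P)$ by definition. If $\ell=p$, then $\bar\zeta_p=1$, because $T^p-1=(T-1)^p$ in characteristic $p$. For the induction step, let $\mathbb F_Q\subset\kappa(P)$ be the residue field of $L_i$, and let $\ell=\ell_i$. As $\zeta_\ell\in L_i$, Kummer theory says that $L_{i+1}/L_i$ is Galois of degree $1$ or $\ell$. In a Galois extension residue degrees divide the degree, so the residue field of $L_{i+1}$ is $\mathbb F_Q$ or $\mathbb F_{Q^\ell}$. Both lie in $\kappa(P)$, because $\kappa(P)$ is $\ell$-full.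
\end{proof}

For $p=2$ the construction in (4) adjoins $\sqrt{1+4c}$. With $c=1$ and $b=\sqrt5$ it gives $y=\frac{1-\sqrt5}2$, whose residue is a root of $T^2-T-1$ and generates $\mathbb F_4$.

\subsection*{The congruences are necessary}

Let $W$ be the right-hand side in (1) or (2) of Theorem~\ref{thm:S}. It is a subring of $O_S$. To prove $R_S\subset W$ we show that $W$ is closed under $\ell$-th roots for $\ell\in S$. Let $x\in\mathbb C$ with $x^\ell\in W$. Then $x\in F_S$ is integral, so $x\in O_S$.

\emph{Case $S=\{p\}$, $\ell=p$.} There is $c\in\mathbb Z$ with $x^p\equiv c\equiv c^p$ modulo every $P\ni p$. Then $(x-c)^p\equiv x^p-c^p\equiv0$, so $x-c\in P$ for all $P\ni p$, that is, $x\in\mathbb Z+\sqrt{pO_S}$.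

\emph{Case $|S|\ge2$.} Let $P\ni p\in S$ and $y=x\bmod P$, so $y^\ell\in\kappa(P)$. We may assume $y\ne0$. If $\ell=p$, then $y\in\kappa(P)$, since $\kappa(P)$ is algebraic over $\mathbb F_p$, hence perfect, and $p$-th roots in $k(P)$ are unique. Let $\ell\ne p$. The element $y$ has finite order, so $y=y_1y_2$ with $y_1$ of $\ell$-power order and $y_2$ of order prime to $\ell$. Since $\bar\zeta_{\ell^j}$ has exact order $\ell^j$, its powers are all the solutions of $T^{\ell^j}=1$ in $k(P)$. So $y_1\in\kappa(P)$. Then $y_2^\ell=y^\ell y_1^{-\ell}\in\kappa(P)$, and $y_2$ is a power of $y_2^\ell$. Hence $y\in\kappa(P)$.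

\subsection*{The congruences suffice}

For the inclusion $W\subset R_S$ we work at one prime $p$ at a time, in $S$ or not. Then integers prime to $p$ become invertible, which is needed in Lemma~\ref{lem:idem}. For a prime $p$ put
\[
A_p=\{r/m:\ r\in R_S,\ m\in\mathbb Z\setminus p\mathbb Z\},\qquad J_p=\sqrt{pO_S}=\bigcap_{P\ni p}P .
\]
The ring $A_p\subset F_S$ is closed under $\ell$-th roots for $\ell\in S$: if $b^\ell=r/m$, then $(mb)^\ell=m^{\ell-1}r\in R_S$, so $mb\in R_S$. If $x\in A_p$ for all primes $p$, then the ideal $\{m\in\mathbb Z:mx\in R_S\}$ of $\mathbb Z$ is contained in no $p\mathbb Z$, so it contains $1$ and $x\in R_S$.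

The first step handles elements with all residues $0$. Their powers become divisible by high powers of $p$.

\begin{lemma}\label{lem:J}
$J_p\subset A_p$ for every prime $p$.
\end{lemma}

\begin{proof}
Let $y\in J_p$ and $L=\mathbb Q(y)$. Since $L\subset F_S=\mathbb QR_S$, Lemma~\ref{lem:den}(3) gives $N\ge1$ with $NO_L\subset R_S$. Write $N=p^cm$ with $p\nmid m$, so that $p^cO_L\subset A_p$. Every prime of $O_L$ above $p$ is of the form $P\cap O_L$ with $P\ni p$, so it contains $y$. Hence $y^n\in p^cO_L\subset A_p$ for all large $n$. Take $n$ to be a power of some $\ell\in S$ and extract $\ell$-th roots repeatedly. This gives $y\in A_p$.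
\end{proof}

The second step separates the primes above $p$. It uses an $\ell$-th root with $\ell\ne p$: the two residues $1$ and $\bar\zeta_\ell$ are different but have the same $\ell$-th power.

\begin{lemma}\label{lem:idem}
Suppose $S\setminus\{p\}\ne\emptyset$. If $e\in O_S$ and $e\bmod P\in\{0,1\}$ for all $P\ni p$, then $e\in A_p$.
\end{lemma}

\begin{proof}
Let $\ell\in S\setminus\{p\}$, $\zeta=\zeta_\ell\in R_S$ and $y=1+(\zeta-1)e$. Then $y\bmod P\in\{1,\bar\zeta\}$ for all $P\ni p$, so $y^\ell-1\in J_p\subset A_p$ by Lemma~\ref{lem:J}. Hence $y^\ell\in A_p$ and $y\in A_p$, so $(\zeta-1)e\in A_p$. Multiplying by $\prod_{i=2}^{\ell-1}(\zeta^i-1)\in R_S$ we get $(-1)^{\ell-1}\ell e\in A_p$. Since $\ell\ne p$, we have $1/\ell\in A_p$ and $e\in A_p$.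
\end{proof}

The third step assembles an element from its residues.

\begin{lemma}\label{lem:glue}
Suppose $S\setminus\{p\}\ne\emptyset$. If $x\in O_S$ and $x\bmod P\in\kappa(P)$ for all $P\ni p$, then $x\in A_p$.
\end{lemma}

\begin{proof}
First we find one $m$ that serves for all $P$. Let $d$ be the degree of $x$ over $\mathbb Q$. For each $P\ni p$ the field $\mathbb F_p(x\bmod P)\subset\kappa(P)$ has $p^j$ elements for some $j\le d$. By Proposition~\ref{prop:res}(1), for each $j\le d$ such that the fields $\kappa(P)$, $P\ni p$, contain $\mathbb F_{p^j}$, there is an integer $m_j\ge1$ with all prime factors in $S\setminus\{p\}$ such that $\mathbb F_{p^j}\subset\mathbb F_p(\bar\zeta_{m_j})$ in every $k(P)$, $P\ni p$. Let $m$ be the product of these $m_j$. Then $x\bmod P\in\mathbb F_p(\bar\zeta_m)$ for all $P\ni p$.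

Let $L=\mathbb Q(x,\zeta_m)\subset F_S$. Each prime $\mathfrak p\ni p$ of $O_L$ is of the form $P\cap O_L$, so there is a polynomial $f_{\mathfrak p}\in\mathbb Z[T]$ with $x\equiv f_{\mathfrak p}(\zeta_m)$ modulo $\mathfrak p$. By the Chinese remainder theorem choose $e_{\mathfrak p}\in O_L$ with $e_{\mathfrak p}\equiv1$ modulo $\mathfrak p$ and $e_{\mathfrak p}\equiv0$ modulo the other primes of $O_L$ above $p$. Then $e_{\mathfrak p}\bmod P\in\{0,1\}$ for all $P\ni p$, so $e_{\mathfrak p}\in A_p$ by Lemma~\ref{lem:idem}. Also $f_{\mathfrak p}(\zeta_m)\in R_S$. Finally $x-\sum_{\mathfrak p}e_{\mathfrak p}f_{\mathfrak p}(\zeta_m)$ lies in every $P\ni p$, so it lies in $J_p\subset A_p$. Hence $x\in A_p$.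
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:S}]
(1), (2) We have seen that $R_S\subset W$. Let $x\in W$ and let $q$ be any prime. We show $x\in A_q$. If $S=\{q\}$, then $x\in\mathbb Z+J_q\subset A_q$ by Lemma~\ref{lem:J}. Otherwise $S\setminus\{q\}\ne\emptyset$, and by Lemma~\ref{lem:glue} it suffices that $x\bmod P\in\kappa(P)$ for all $P\ni q$. If $q\in S$, then $|S|\ge2$ and this is the definition of $W$. If $q\notin S$, it holds because $\kappa(P)=k(P)$ by Proposition~\ref{prop:res}(5). So $x\in A_q$ for all primes $q$, and $x\in R_S$.

(3) Suppose $|S|\ge2$. If $\kappa(P)=k(P)$ for all $p\in S$ and all $P\ni p$, then $R_S=O_S$ by (2). If $\kappa(P)\ne k(P)$ for one such $P$, then an $x\in O_S$ with $x\bmod P\notin\kappa(P)$ is not in $R_S$ by (2). So the claim follows from Proposition~\ref{prop:res}(5). Now let $S=\{p\}$. The set in question is empty, hence bounded, and we must show $R_S\ne O_S$. By (1) the elements of $R_S$ have residues in $\mathbb F_p$ at every $P\ni p$, while $k(P)\ne\mathbb F_p$ by Proposition~\ref{prop:res}(4). If $S$ is finite, all the sets are finite and hence bounded.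
\end{proof}

\begin{example}
Let $S$ be the set of all primes. Then $R_S=\mathcal R$, since an $n$-th root can be extracted as a succession of roots of prime order. The criterion in Theorem~\ref{thm:S}(3) is satisfied. Indeed, let $p$ be a prime, $n\ge1$ and $w=p^{p^{n-1}}$, and let $\ell$ be a prime divisor of
\[
\frac{p^{p^n}-1}{p^{p^{n-1}}-1}=1+w+\dots+w^{p-1}>1 .
\]
This number is congruent to $1$ modulo $p$, so $\ell\ne p$. We have $p^{p^n}\equiv1$ modulo $\ell$. If $w\equiv1$ modulo $\ell$, the sum would be congruent to $p$ modulo $\ell$, and $\ell$ would divide $p$, which is impossible. So $\mathrm{ord}_\ell(p)=p^n$, and $v_p(\mathrm{ord}_\ell(p))=n$ is arbitrarily large. Hence $\mathcal R=O_S$, and we recover Theorem~\ref{thm:main}, since $F_S=\mathbb Q\mathcal R$ contains all solvable numbers.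
\end{example}

\begin{thebibliography}{1}
\bibitem{source}
``Evaluating $\int P(\sin x,\cos x)\,\mathrm dx$ Suppose $P(x,y)$ a polynomial in the variables $x,y$. For example, $x^4$ or \$\textbackslash displays'',
\texttt{https://cdn-avatars.qwak.ai/\allowbreak datasets/\allowbreak agicorp/\allowbreak StackMathQA/\allowbreak viewer/\allowbreak stackmathqa1600k/\allowbreak train?p=395}.
\end{thebibliography}

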